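# Linear subspaces of minimal codimension in a hypersurface of degree $d$

## 1. The guess $dr$, and a quintic in twelve variables

Let $k$ be a perfect field with algebraic closure $\overline k$, and let $X\subset\mathbb P^N$ be a hypersurface of degree $d$ over $k$, given by a nonzero form $f$ of degree $d\ge 1$. Suppose $X$ contains linear subspaces defined over $\overline k$, and let $r$ be the smallest codimension of such a subspace. Take all the linear subspaces $L\subset X$ over $\overline k$ whose codimension is exactly $r$ and intersect them. There may be infinitely many. How large can the codimension of the intersection be?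

We fix a convention once and for all. A linear subspace of $\mathbb P^N$ is identified with a vector subspace of $\overline k^{N+1}$, codimension is computed there, and intersections are intersections of vector subspaces. In particular the empty intersection in $\mathbb P^N$ is the zero subspace and has codimension $N+1$.

The problem comes from "超曲面中最小余维的线性子空间" (https://m.booksci.cn/literaturecn/47721817.htm). A result stated there says that $X$ contains a linear subspace $L_0$ defined over $k$ itself with $\operatorname{codim}L_0\le dr$. The conjecture is that the intersection above has codimension at most some $C(r,d)$, the same for all $N$, all $k$ and all $X$.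

The first number one would guess is $C(r,d)=dr$. Let us test it.

**The case $r=1$.** A hyperplane $\ell=0$ lies in $X$ exactly when $\ell$ divides $f$. So there are at most $d$ such hyperplanes, and their intersection has codimension at most $d=dr$. A product of $d$ independent linear forms attains $d$. For $r=1$ the guess is exactly right.

**Sums of products.** Let $d\ge 2$ and, in $dr$ variables, let
$$f=\sum_{i=1}^r x_{i1}x_{i2}\cdots x_{id}.$$
For $d=2$ this is the quadric $\sum_i x_{i1}x_{i2}$. The form $f$ vanishes on each of the $d^r$ subspaces $x_{1j_1}=\dots=x_{rj_r}=0$, of codimension $r$. Nothing of smaller codimension lies in $X$. Indeed, if $f$ vanishes on $\ell_1=\dots=\ell_q=0$, then $f=\sum_{i\le q}\ell_ih_i$ with forms $h_i$ of degree $d-1\ge1$, so all partial derivatives of $f$ vanish on $\{\ell_1=\dots=\ell_q=h_1=\dots=h_q=0\}$. This set contains $0$ and is cut out by $2q$ forms, so it has codimension at most $2q$. But the partial derivatives $\prod_{j'\ne j}x_{ij'}$ vanish simultaneously exactly where, for each $i$, at least two of $x_{i1},\dots,x_{id}$ vanish, and this locus has codimension $2r$. Hence $q\ge r$. The $d^r$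 subspaces intersect in $0$, so the intersection of all minimal subspaces has codimension exactly $dr$. The guess survives and looks sharp.

**A quintic.** Now take the twelve variables $x_i,x_{ij}$ with $1\le i,j\le 3$, and put $h_i=x_{i1}x_{i2}x_{i3}$ and
$$g=x_2x_3\,h_1+x_1x_3\,h_2+x_1x_2\,h_3 ,\qquad \deg g=5 .$$
For all $i,j$ the form $g$ vanishes on $x_i=x_{ij}=0$: the $i$-th term contains $x_{ij}$, and the other two contain $x_i$. And $g$ has no linear factor, because it is irreducible. Indeed $g=\alpha x_{11}+\beta$ with $\alpha=x_2x_3x_{12}x_{13}$ and $\beta=x_1(x_3h_2+x_2h_3)$. No prime factor of $\alpha$ divides $\beta$: modulo $x_2$ we have $\beta\equiv x_1x_3h_2\neq0$, modulo $x_3$ we have $\beta\equiv x_1x_2h_3\ne0$, and $\beta$ is nonzero and does not involve $x_{12},x_{13}$. So $g$ is primitive of degree $1$ in $x_{11}$, hence irreducible by Gauss's lemma.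

Therefore $r=2$. The nine subspaces $x_i=x_{ij}=0$ intersect in $0$, so the intersection has codimension $12$, while $dr=10$. The guess $dr$ is false.

So two questions remain: is there any bound in terms of $r$ and $d$ alone, and how fast must it grow with $d$?

## 2. The two theorems

The assertion concerns only $X_{\overline k}$, so **from now on $k$ is an algebraically closed field of any characteristic**; perfectness of the original field plays no role. Let $V=k^{N+1}$ and $0\ne f\in\operatorname{Sym}^dV^*$. Linear subspaces are vector subspaces $L\subset V$, and $L\subset X$ means $f|_L=0$.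

**Definition.** For $s\ge1$ let $\mathcal M_s$ be the set of all $L\subset X$ of codimension $s$ that are maximal for inclusion among the linear subspaces contained in $X$.

*Example.* Let $f=x_0(x_1x_2+x_3x_4)$ on $k^5$. The only hyperplane in $X$ is $x_0=0$, so $r=1$. The subspace $x_1=x_3=0$ lies in $X$, has codimension $2$, and is not contained in $\{x_0=0\}$. So it belongs to $\mathcal M_2$ although its codimension is not minimal.

Put
$$m(s)=s^3+s^2-s+1,\qquad C(s,d)=s+s(s^2-s+1)\,d^{\,s\,m(s)} .$$

**Theorem 1.** If $\mathcal M_s\ne\emptyset$, then $\operatorname{codim}\bigcap_{L\in\mathcal M_s}L\le C(s,d)$.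

**Corollary (the conjecture).** If $r$ is the minimal codimension of a linear subspace contained in $X$, then the intersection of all $L\subset X$ of codimension $r$ has codimension at most $C(r,d)$.

The corollary follows because an $L\subset X$ of minimal codimension is inclusion-maximal, so $\mathcal M_r$ is the set of all $L\subset X$ of codimension $r$. Thus the conjecture is true, with $C(r,d)=r+r(r^2-r+1)d^{\,r(r^3+r^2-r+1)}$, independent of $N$ and $k$. Also, adding codimensions over $s'\le s$, the intersection of all inclusion-maximal subspaces of $X$ of codimension $\le s$ has codimension at most $\sum_{s'\le s}C(s',d)$.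

**Theorem 2.** Let $d\ge r+3$ and $a=\lfloor (d-3)/r\rfloor+1$. Over any algebraically closed field there is a hypersurface of degree $d$ with minimal codimension $r$ for which the intersection in the conjecture has codimension
$$a+a^2+\dots+a^r>\Big(\frac{d-3}{r}\Big)^r .$$

So for fixed $r\ge2$ no bound linear in $d$ can hold. For orientation, $m(1)=2$ and $C(1,d)=1+d^2$, to be compared with the optimal value $d$ found in Section 1. Sections 3–8 prove Theorem 1, and Section 9 proves Theorem 2.

## 3. Degrees and generic points

Varieties are reduced. The degree of an irreducible closed $T\subset\mathbb A^n$ is the degree of its closure in $\mathbb P^n$. We use three textbook facts.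

* **(D1)** The affine span of $T$ has dimension at most $\dim T+\deg T-1$.
* **(D2)** If $H$ is a hypersurface of degree $\le D$ with $T\not\subset H$, then the components of $T\cap H$ have dimension $\dim T-1$, and their degrees sum to at most $D\deg T$.
* **(D3)** A general affine-linear subspace of codimension $\dim T$ meets $T$ in exactly $\deg T$ points.

*Example for (D1).* The curve $\{(t,t^2,t^3)\}$ has degree $3$ and spans $\mathbb A^3$, and $1+3-1=3$.

Fact (D2) iterates. For any number of hypersurfaces $H_1,\dots,H_q$ of degree $\le D$ (with $D\geq 1$), the degrees of the components of $T\cap H_1\cap\dots\cap H_q$ sum to at most $D^{\dim T}\deg T$. The proof is by induction on $q$. If $T\subset H_1$, skip $H_1$. Otherwise the components $T'$ of $T\cap H_1$ have dimension $\dim T-1$ and degrees summing to at most $D\deg T$, and by induction each $T'\cap H_2\cap\dots\cap H_q$ contributes at most $D^{\dim T-1}\deg T'$. Every component of the total intersection is a component of one of these pieces. The exponent is $\dim T$, not the number of equations. Two consequences: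

* the degrees of the components of a closed subset of $\mathbb A^n$ cut out by polynomials of degree $\le D$ sum to at most $D^n$;
* if $T$ meets an affine-linear subspace in finitely many points, there are at most $\deg T$ of them (take $D=1$).

**Definition.** Let $T\subset\mathbb A^n$ be an irreducible locally closed subvariety, and let $\Omega=\overline{k(T)}$. The coordinate functions $x_1,\dots,x_n\in k(T)\subset\Omega$ form a point of $T(\Omega)$, the *geometric generic point* of $T$.

*Example.* For the parabola $T=\{(t,t^2)\}$ it is the point $(t,t^2)$ with coordinates in $\overline{k(t)}$. A polynomial over $k$ vanishes there if and only if it vanishes on all of $T$.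

In general, a closed subset defined over $k$ has the geometric generic point of $T$ as an $\Omega$-point if and only if it contains $T$. Below, $\Omega$ always denotes an algebraically closed extension of $k$. If $T\to T'$ is a surjective morphism of varieties over $k$, then $T(\Omega)\to T'(\Omega)$ is surjective, because the fiber over an $\Omega$-point is a nonempty scheme of finite type over $\Omega$.

## 4. Subspaces as graphs, and a bound that grows with $N$

**Trivial cases.** This step allows us to assume that $N$ is large. Let $\mathcal M_s\neq\emptyset$. If $d=1$, then $X$ is a hyperplane, $s=1$, and the intersection has codimension $1\le C(1,1)$. If $d\ge2$ and $N+1\le s+m(s)$, then $C(s,d)\ge s+2^{m(s)}\ge s+m(s)\ge N+1$ and there is nothing to prove. So assume $d\ge2$ and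
$$N+1>s+m(s). \tag{1}$$

**A chart.** This step replaces subspaces by linear maps. The $L$ of codimension $s$ with $f|_L=0$ form a closed subset of the Grassmannian. Those contained in some $L'\subset X$ of codimension $s-1$ form a closed subset of it, namely the image of a closed subset of a partial flag variety, which is projective. So $\mathcal M_s$ is a variety, with finitely many irreducible components $\mathcal M^1,\dots,\mathcal M^t$. Choose $L_i\in\mathcal M^i$ for each $i$. Choose an $s$-dimensional $C\subset V$ with $f|_C\ne0$ and $C\cap L_i=0$ for all $i$; a general $C$ works. Fix $M$ with $V=C\oplus M$. By (1), $\dim M>m(s)$.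

For $P\subset M$ and a linear map $\psi:P\to C$, the graph is $\Gamma_\psi=\{p+\psi(p):p\in P\}\subset C\oplus P$. Subspaces of codimension $s$ meeting $C$ in $0$ are exactly the graphs of maps $\psi:M\to C$. Write $L_i=\Gamma_{\psi_i}$. For $P\subset M$ put
$$Z_P=\{\psi\in\operatorname{Hom}(P,C):f|_{\Gamma_\psi}=0\}.$$
This is closed in $\operatorname{Hom}(P,C)=\mathbb A^{s\dim P}$ and is cut out by polynomials of degree $\le d$ in the entries of $\psi$, the coefficients of $f(p+\psi(p))$ as a polynomial in $p$.

**Why linear spans matter.** Suppose all the maps $\psi:M\to C$ that concern us lie in a linear span of $\theta_1,\dots,\theta_e\in\operatorname{Hom}(M,C)$. Each $v\in\bigcap_i\ker\theta_i$ satisfies $\psi(v)=0$, so $v=v+\psi(v)\in\Gamma_\psi$ for all these $\psi$. Hence the intersection of all the graphs contains $\bigcap_i\ker\theta_i$, which has codimension at most $s+se$ in $V$. It is therefore enough to bound $e$ in terms of $s$ and $d$.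

**The first attempt.** By (D1), a component $T$ of the relevant set of maps has linear span of dimension at most $\dim T+\deg T$, so one wants to bound dimensions and the sum of degrees. The iterated (D2) applied to $Z_M$ bounds the sum of degrees by $d^{\,s\dim M}=d^{\,s(N+1-s)}$. Here the attempt stops: the exponent is the number of entries of $\psi$, and it grows with $N$.

The natural remedy is to restrict the maps $\psi$ to a subspace $P\subset M$ of bounded dimension, where (D2) gives the bound $d^{\,s\dim P}$, and to compare $Z_M$ with $Z_P$. Two things can go wrong.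

First, the restriction map can have infinite fibers. Let $s\ge2$ and $0\ne v\in M$. Over the single point of $Z_0$, the fiber in $Z_{kv}$ is $\{c\in C:f(v+c)=0\}$. Since $f|_C\ne0$, the polynomial $f(v+c)$ in $c$ is nonconstant, so this fiber has dimension $s-1\ge1$.

Second, a map on $P$ need not extend. Let $s=1$, let $c$ denote also the coordinate on $C$, and let $f=c^2-p_1p_2$ on $C\oplus M$ with $\dim M=2$. This $f$ is irreducible (it is primitive of degree $1$ in $p_1$), so $Z_M=\emptyset$. But on a line $p_2=\alpha p_1$ in $M$ it becomes $c^2-\alpha p_1^2$, a product of linear factors, so $Z_P\neq\emptyset$ for every line $P$ of this kind. Then (D2) on $Z_P$ counts components that have nothing to do with $Z_M$. Worse, the image in $Z_P$ of a component of $Z_M$ might lie strictly inside a component of $Z_P$, and then (D2) on $Z_P$ says nothing about it.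

Section 5 removes the first obstacle and Sections 6 and 7 remove the second.

## 5. A small subspace $P_0$ that makes restriction finite

**Step 1: choice of $P_0$.** We look for $P_0\subset M$ with $\dim P_0=s-1$ such that the maximality of each $L_i$ is already visible over $P_0$. For $P\subset M$ let
$$B_i(P)=\{[c]\in\mathbb P(C):f|_{\Gamma_{\psi_i|_P}+kc}=0\}.$$
This is closed, and it decreases when $P$ grows. Since $f|_C\ne0$, $\dim B_i(0)\le s-2$ (with $\dim\emptyset=-1$).

Given $P$, pick a point $[c]$ on each irreducible component of each nonempty $B_i(P)$. Since $c\notin L_i$ and $L_i$ is maximal, $f|_{L_i+kc}\ne0$. Hence the set of $p\in M$ with $f(p+\psi_i(p)+\tau c)=0$ for all $\tau\in k$ is closed and is not all of $M$. So for general $p\in M$ none of the finitely many chosen points lies in the corresponding $B_i(P+kp)$. Thus $B_i(P+kp)$ contains no component of $B_i(P)$, and the dimension of every nonempty $B_i$ drops by at least one. We may also take $p\notin P$. Starting from $P=0$, after $s-1$ steps we get $P_0$ with $\dim P_0=s-1$ and $B_i(P_0)=\emptyset$ for all $i$. For $s=1$ this is $P_0=0$.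

**Step 2: the good maps.** For $P_0\subset P\subset M$ let
$$A_P=\{\psi\in Z_P:\ f|_{\Gamma_{\psi|_{P_0}}+kc}\ne0\ \text{ for all } 0\ne c\in C\}.$$
Its complement in $Z_P$ is the image of a closed subset of $Z_P\times\mathbb P(C)$. Since $\mathbb P(C)$ is proper, $A_P$ is open in $Z_P$. Points of that image over $\Omega$ lift to $\Omega$-points, so $A_P(\Omega)$ has the same description with $C_\Omega$ in place of $C$. The condition involves only $\psi|_{P_0}$, so for $P\subset P'$ restriction gives a map $\rho_P:A_{P'}\to A_P$. Since $\Gamma_\psi\supset\Gamma_{\psi|_{P_0}}$, for every $\psi\in A_P(\Omega)$: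
$$f|_{\Gamma_\psi+\Omega c}\ne0\qquad\text{for all }0\ne c\in C_\Omega . \tag{2}$$

**Step 3: $A_M$ suffices.** We show that only the graphs of maps in $A_M$ need to be intersected. Let $\psi\in A_M$ and $v\notin\Gamma_\psi$. Write $v=p+c'$ with $p\in M$, $c'\in C$; then $\Gamma_\psi+kv=\Gamma_\psi+kc$ with $c=c'-\psi(p)\ne0$, and by (2) $f$ does not vanish there. So $\Gamma_\psi\in\mathcal M_s$. Since $Z_M$ consists of the $L\subset X$ of codimension $s$ in the open chart $\{L\cap C=0\}$, and $A_M$ is open in $Z_M$, this identifies $A_M$ with an open subset of $\mathcal M_s$. It contains every $L_i$, because $B_i(P_0)=\emptyset$. So it meets every component of $\mathcal M_s$ and is dense. For fixed $v$ the condition $v\in L$ is closed in $L$. Therefore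
$$\bigcap_{L\in\mathcal M_s}L=\bigcap_{\psi\in A_M}\Gamma_\psi . \tag{3}$$

**Lemma 1.** For $P_0\subset P\subset P'\subset M$ the map $\rho_P:A_{P'}\to A_P$ is finite. In particular it is closed and preserves the dimension of closed subsets, and every $A_P$ has dimension at most $\dim\operatorname{Hom}(P_0,C)=s(s-1)$.

*Proof.* We first extend by one vector. For $v\in P'$ let
$$E_v=\{(\psi,c)\in A_P\times C:f|_{\Gamma_\psi+k(v+c)}=0\},$$
a closed subset of $A_P\times C$. Consider the closed subset $\{(\psi,[t:c]):f|_{\Gamma_\psi+k(tv+c)}=0\}$ of $A_P\times\mathbb P(k\oplus C)$. By (2) it has no point with $t=0$, so it lies in the chart $t=1$, where it is $E_v$. Thus $E_v$ is closed in $A_P\times\mathbb P(k\oplus C)$, so $E_v\to A_P$ is proper. It is also affine, as $E_v$ is closed in $A_P\times C$. A proper affine morphism is finite.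

Now let $v_1,\dots,v_n$ be a basis of a complement of $P$ in $P'$. The map $\psi'\mapsto(\psi'|_P,\psi'(v_1),\dots,\psi'(v_n))$ identifies $A_{P'}$ with a closed subset of $A_P\times C^n$, since over $A_P$ the only remaining condition is $f|_{\Gamma_{\psi'}}=0$. This subset lies in $E_{v_1}\times_{A_P}\dots\times_{A_P}E_{v_n}$, because $\Gamma_{\psi'}\supset\Gamma_{\psi'|_P}+k(v_i+\psi'(v_i))$. The fiber product is finite over $A_P$, hence so is $A_{P'}$. The dimension bound is the case of $\rho_{P_0}:A_P\to A_{P_0}\subset\operatorname{Hom}(P_0,C)$. $\square$

## 6. Two new vectors decide whether a map extends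

Which maps on a larger $P$ come from maps on all of $M$? One extra vector does not decide this. In the example $f=c^2-p_1p_2$ every general line carries a map and none extends. Two general vectors do decide it, once the map on $P$ is fixed.

**Lemma 2.** Let $P_0\subset P\subset M$, $M=P\oplus M''$, $n=\dim M''\ge2$, and $\psi_0\in A_P(\Omega)$. There is a proper closed subset $F_1\subset M''_\Omega$, and for each $v_1\notin F_1$ a proper closed subset $F_2(v_1)\subset M''_\Omega$, such that for $v_1\notin F_1$ and $v_2\notin F_2(v_1)$ the vectors $v_1,v_2$ are independent and every $\psi'\in A_{P+\langle v_1,v_2\rangle}(\Omega)$ extending $\psi_0$ is the restriction of exactly one $\psi\in A_M(\Omega)$.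

(We only use the case $v_1,v_2\in M''(k)$, where $P+\langle v_1,v_2\rangle$ is defined over $k$.)

*Proof.* We work over $\Omega$ and drop it from the notation of vector spaces.

**Step 1: a cone that records extensions.** Let
$$Y=\{(v,c)\in M''\times C:f|_{\Gamma_{\psi_0}+\Omega(v+c)}=0\}.$$
It is cut out by the coefficients of $f(\ell+\tau(v+c))$ as a polynomial in $\ell\in\Gamma_{\psi_0}$ and $\tau$. These are homogeneous in $(v,c)$, so $Y$ is a closed cone. By (2), $Y\cap(\{0\}\times C)=\{0\}$. Hence the projection $p:Y\to M''$ is finite. Indeed, dividing the graded coordinate ring of $Y$ by the linear forms coming from $M''$ leaves a graded ring with zero set $\{0\}$, which is finite-dimensional over $\Omega$; by the graded Nakayama lemma the coordinate ring of $Y$ is a finite module over that of $M''$. So $p$ is closed, its fibers are finite, $p^{-1}(0)=\{0\}$, and $\dim Y\le n$.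

For a subspace $R\subset M''$ and a linear map $\varphi:R\to C$ we have $\Gamma_{\psi_0\oplus\varphi}=\bigcup_{v\in R}\big(\Gamma_{\psi_0}+\Omega(v+\varphi(v))\big)$, and the openness condition in $A_{P\oplus R}$ concerns only $\psi_0|_{P_0}$. Therefore
$$\psi_0\oplus\varphi\in A_{P\oplus R}(\Omega)\iff \{(v,\varphi(v)):v\in R\}\subset Y. \tag{4}$$

**Step 2: the linear directions of a component.** Extensions to $M$ are graphs over $M''$ inside $Y$, and we want to recognize them among the components. Let $Y_1,\dots,Y_q$ be the irreducible components of $Y$. They are stable under scaling and closed, so they are cones containing $0$. Put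
$$S_i=\{y\in M''\times C:Y_i+\Omega y\subset Y\}.$$
If $y\in S_i$, the closure of $Y_i+\Omega y$ is irreducible (it is the closure of an image of $Y_i\times\mathbb A^1$), lies in $Y$ and contains $Y_i$, so it equals $Y_i$. Hence $S_i=\{y:Y_i+\Omega y\subset Y_i\}$. In this form $S_i$ is visibly stable under sums and scaling, so it is a linear subspace. Since $0\in Y_i$, $S_i\subset Y_i$. Since $p^{-1}(0)=\{0\}$, $p|_{S_i}$ is injective.

Call $i$ *full* if $p(S_i)=M''$. Then $\dim S_i=n\ge\dim Y_i$, so $Y_i=S_i$, and this is the graph of a linear map $\varphi_i:M''\to C$. Conversely, suppose the graph of a linear map $M''\to C$ lies in $Y$. It is irreducible of dimension $n\ge\dim Y$, so it is some $Y_i$; being linear it satisfies $Y_i+\Omega y\subset Y_i$ for all $y\in Y_i$, so $S_i=Y_i$ and $i$ is full. With (4), the extensions of $\psi_0$ to $A_M(\Omega)$ are exactly the maps $\psi_0\oplus\varphi_i$ with $i$ full.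

*Example.* For $s=1$, $P=P_0=0$ and $f|_C\neq 0$, $Y$ is the cone $f=0$ in $M\oplus C$, and its components are the zero sets of the irreducible factors of $f$. The full ones are the linear factors.

**Step 3: the bad sets.** Let $F_1$ be the union of $\{0\}$, of the subspaces $p(S_i)$ for non-full $i$, and of the subspaces $\ker(\varphi_i-\varphi_j)$ for distinct full $i,j$. This is a finite union of proper subspaces, the last ones being proper because $Y_i\ne Y_j$ forces $\varphi_i\neq\varphi_j$. So $F_1$ is closed and proper.

Fix $v_1\notin F_1$. For each of the finitely many $y_1\in Y$ over $v_1$ let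
$$G(y_1)=\{z\in Y:z+\Omega y_1\subset Y\}=Y\cap\bigcap_{\tau\in\Omega}(Y-\tau y_1),$$
a closed set. Let $F_2(v_1)$ be the union of the line $\Omega v_1$ and of the sets $p(G')$, where $G'$ runs over the components of dimension $<n$ of these $G(y_1)$. Since $p$ is finite, each $p(G')$ is closed of dimension $<n$; and $\Omega v_1\ne M''$ as $n\ge2$. So $F_2(v_1)$ is closed and proper.

**Step 4: extension exists.** Let $v_2\notin F_2(v_1)$. As $v_1\ne0$ and $v_2\notin\Omega v_1$, the two vectors are independent. Let $\psi'\in A_{P+\langle v_1,v_2\rangle}(\Omega)$ extend $\psi_0$, let $\varphi'=\psi'|_{\langle v_1,v_2\rangle}$, and put $y_1=(v_1,\varphi'(v_1))$, $y_2=(v_2,\varphi'(v_2))$. By (4) the plane spanned by $y_1,y_2$ lies in $Y$. So $y_1\in Y$ lies over $v_1$, and $y_2+\Omega y_1\subset Y$, that is, $y_2\in G(y_1)$. Since $p(y_2)=v_2\notin F_2(v_1)$, the point $y_2$ lies in a component of $G(y_1)$ of dimension at least $n$. This is an irreducible closed subset of $Y$, and $\dim Y\le n$, so it is a component $Y_i$ of $Y$. From $Y_i\subset G(y_1)$ we get $Y_i+\Omega y_1\subset Y$, so $y_1\in S_i$ and $v_1\in p(S_i)$. Since $v_1\notin F_1$, $i$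 is full. Hence $y_1\in S_i=Y_i$ and $y_2\in Y_i$ both lie on the graph of $\varphi_i$, so $\varphi'$ is the restriction of $\varphi_i$, and $\psi=\psi_0\oplus\varphi_i\in A_M(\Omega)$ extends $\psi'$.

**Step 5: uniqueness.** Any extension of $\psi'$ to $A_M(\Omega)$ is $\psi_0\oplus\varphi_j$ with $j$ full and $\varphi_j(v_1)=\varphi'(v_1)=\varphi_i(v_1)$. Since $v_1\notin\ker(\varphi_i-\varphi_j)$ for $j\ne i$, we get $j=i$. $\square$

**Remark (choosing $v_1,v_2$ over $k$).** Given finitely many pairs $(\Omega,\psi_0)$, with the same $P$ and $M''$, we can choose $v_1,v_2\in M''(k)$ that satisfy Lemma 2 for all of them. Let $F\subset M''_\Omega$ be proper and closed, and let $h\ne0$ be a polynomial over $\Omega$ vanishing on $F$. Expand its coefficients in a $k$-basis $(e_b)$ of $\Omega$: $h=\sum_bh_be_b$ with $h_b$ over $k$, some $h_b\ne0$. At a point $x\in F\cap M''(k)$, $0=h(x)=\sum_b h_b(x)e_b$ forces $h_b(x)=0$ for all $b$. So $F\cap M''(k)$ lies in the zero set of a nonzero polynomial over $k$. As $k$ is infinite, $M''(k)$ is not a finite union of such sets. Choose first $v_1$ avoiding all the sets $F_1$, then $v_2$ avoiding all the sets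 $F_2(v_1)$.

## 7. The components of $A_M$ are components over a small $P$

Let $T^a$ ($a$ in a finite index set) be the irreducible components of $A_M$, let $\Omega_a=\overline{k(T^a)}$, and let $\psi^a\in A_M(\Omega_a)$ be the geometric generic point of $T^a$. Put $J=s(s-1)+1$.

**Step 1: a chain of subspaces.** We build $P_0\subset P_1\subset\dots\subset P_J\subset M$ with $P_{j+1}=P_j\oplus\langle v_1,v_2\rangle$ (new vectors at each step), applying Lemma 2 and the Remark with $P=P_j$ to the following finitely many points:

* **($\alpha$)** the geometric generic points $\psi_Q\in A_{P_j}(\Omega_Q)$, $\Omega_Q=\overline{k(Q)}$, of all irreducible components $Q$ of $A_{P_j}$;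
* **($\beta$)** for $j=0$, also the points $\rho_{P_0}(\psi^a)\in A_{P_0}(\Omega_a)$ for all $a$.

Then $\dim P_j=s-1+2j$, and $\dim P_J=2s^2-s+1\le m(s)<\dim M$, since $m(s)-(2s^2-s+1)=s^3-s^2\ge0$. So for $j<J$ a complement of $P_j$ in $M$ has dimension at least $2$, as Lemma 2 requires.

**Step 2: generic members are determined by their restriction.** For every $P$ with $P_1\subset P\subset M$:
$$\psi^a \text{ is the only point of } A_M(\Omega_a)\text{ restricting to }\rho_P(\psi^a). \tag{5}$$
Indeed, such a point restricts on $P_1$ to $\rho_{P_1}(\psi^a)$, which extends $\rho_{P_0}(\psi^a)$; by ($\beta$) and the uniqueness in Lemma 2 it has only one extension to $M$. Consequently, for $P\supset P_1$: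
$$\rho_P(T^a)\subset\rho_P(T^b)\ \Longrightarrow\ a=b. \tag{6}$$
Indeed, $\rho_P(\psi^a)$ is an $\Omega_a$-point of $\rho_P(T^b)$, which is closed by Lemma 1, so it lifts to an $\Omega_a$-point of $T^b$. By (5) this point is $\psi^a$. So the closed set $T^b$ contains the generic point of $T^a$, that is, $T^a\subset T^b$, and both are components.

**Step 3: at some level the image is a component.** The second obstacle of Section 4 was that $\rho_P(T^a)$ might lie strictly inside a component. A chain of components whose dimensions can only drop $s(s-1)$ times shows that this stops.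

**Claim A.** For each $a$ there is $j\in\{1,\dots,J\}$ such that $\rho_{P_j}(T^a)$ is an irreducible component of $A_{P_j}$.

*Proof.* Let $T_j=\rho_{P_j}(T^a)$, a closed irreducible subset of $A_{P_j}$. Choose a component $Q_J\supset T_J$ of $A_{P_J}$ and then, descending, components $Q_j\supset\rho_{P_j}(Q_{j+1})$ of $A_{P_j}$. Then $T_j\subset Q_j$ for all $j$. By Lemma 1,
$$s(s-1)\ge\dim Q_0\ge\dim Q_1\ge\dots\ge\dim Q_J\ge0 .$$
These are $J+1=s(s-1)+2$ integers in an interval that contains $s(s-1)+1$ integers, so $\dim Q_{j+1}=\dim Q_j$ for some $j<J$. The set $\rho_{P_j}(Q_{j+1})\subset Q_j$ is closed of dimension $\dim Q_{j+1}=\dim Q_j$, so $\rho_{P_j}(Q_{j+1})=Q_j$.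

Thus $k(Q_{j+1})$ is a finite extension of $k(Q_j)$. Embed it over $k(Q_j)$ into $\Omega=\Omega_{Q_j}$. This gives $\psi'\in A_{P_{j+1}}(\Omega)$ lying over the generic point of $Q_{j+1}$ and restricting to $\psi_{Q_j}$. By ($\alpha$) and Lemma 2, $\psi'$ extends to a point of $A_M(\Omega)$, which lies in some $T^b$. So the closed irreducible set $\rho_{P_{j+1}}(T^b)$ contains the generic point of $Q_{j+1}$. Hence it contains $Q_{j+1}$, and it equals $Q_{j+1}$ because $Q_{j+1}$ is a component. Now
$$\rho_{P_{j+1}}(T^a)=T_{j+1}\subset Q_{j+1}=\rho_{P_{j+1}}(T^b),$$
so $a=b$ by (6), and $\rho_{P_{j+1}}(T^a)=Q_{j+1}$ is a component of $A_{P_{j+1}}$. $\square$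

**Step 4: from then on the image stays a component.** The level $j$ depends on $a$. The next claim gives a statement valid for all $a$ at once and all larger $P$.

**Claim B.** For every $P$ with $P_J\subset P\subset M$, the sets $\rho_P(T^a)$ are pairwise distinct irreducible components of $A_P$. Moreover $T^a\to\rho_P(T^a)$ has one-point fibers over a dense open subset of $\rho_P(T^a)$.

*Proof.* Distinctness is (6). Take $j$ as in Claim A, and let $Q\supset\rho_P(T^a)$ be a component of $A_P$. Its image in $A_{P_j}$ is closed, irreducible and contains the component $\rho_{P_j}(T^a)$, so it equals $\rho_{P_j}(T^a)$. Since restriction maps are finite,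
$$\dim Q=\dim\rho_{P_j}(T^a)=\dim T^a=\dim\rho_P(T^a),$$
and $Q=\rho_P(T^a)$.

For the fibers, write $T'=\rho_P(T^a)$. The extension $k(T^a)/k(T')$ is finite. Each $k(T')$-embedding $k(T^a)\to\Omega_a$ gives an $\Omega_a$-point of $T^a$ restricting to $\rho_P(\psi^a)$, and different embeddings give different points. By (5) there is only one embedding, so $k(T^a)/k(T')$ has separable degree $1$, that is, it is purely inseparable. Hence there is $q$, a power of the characteristic exponent (so $q=1$ in characteristic $0$), such that each coordinate function $x_l$ on $T^a\subset\operatorname{Hom}(M,C)$ satisfies $x_l^q=g_l\circ\rho_P$ with $g_l\in k(T')$. Let $O\subset T'$ be a dense open set on which all $g_l$ are regular. The identities $x_l^q=g_l\circ\rho_P$ hold on the part of $T^a$ over $O$, which is irreducible. Two points of $T^a$ over the same point of $O$ have equal $x_l^q$, and so equal $x_l$, since $q$-th powers determine elements of $k$. As $T^a\to T'$ is surjective, its fibers over $O$ are single points. $\square$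

## 8. Bounding the degrees

It remains to transfer the degree bound from a small subspace to $M$. Let $\overline{T^a}$ be the closure of $T^a$ in $\operatorname{Hom}(M,C)$, and $\delta_a=\dim T^a\le s(s-1)$.

**Step 1: a subspace that sees the degrees.** We want $P_*$ of dimension at most $m(s)$ such that $\deg\overline{T^a}$ can be computed from functions of $\psi|_{P_*}$. Choose general linear functionals $\lambda_1,\dots,\lambda_{s(s-1)}$ on $\operatorname{Hom}(M,C)$ such that for every $a$, with $\lambda^{(a)}=(\lambda_1,\dots,\lambda_{\delta_a})$,
$$\#\big(\overline{T^a}\cap(\lambda^{(a)})^{-1}(b)\big)=\deg\overline{T^a}\qquad\text{for general }b\in k^{\delta_a}. \tag{7}$$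
This is possible by (D3): a general affine-linear subspace of codimension $\delta_a$ is $(\lambda^{(a)})^{-1}(b)$ with $\lambda^{(a)}$ and $b$ general, and there are finitely many $a$. By the trace pairing, $\lambda_i(\psi)=\operatorname{tr}(\psi\ell_i)$ with $\ell_i\in\operatorname{Hom}(C,M)$. So $\lambda_i(\psi)$ depends only on $\psi|_{\operatorname{im}\ell_i}$, and $\dim\operatorname{im}\ell_i\le s$. Put $P_*=P_J+\sum_i\operatorname{im}\ell_i$. Then
$$\dim P_*\le s-1+2\big(s(s-1)+1\big)+s\cdot s(s-1)=s^3+s^2-s+1=m(s).$$
If $\rho:\operatorname{Hom}(M,C)\to\operatorname{Hom}(P_*,C)$ is restriction, then $\lambda^{(a)}=\mu^{(a)}\circ\rho$ for a linear map $\mu^{(a)}$ on $\operatorname{Hom}(P_*,C)$.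

**Step 2: degrees do not drop.** Let $T^a_*=\rho_{P_*}(T^a)$, let $\overline{T^a_*}$ be its closure in $\operatorname{Hom}(P_*,C)$, and let $O_a\subset T^a_*$ be a dense open subset as in Claim B. We show
$$\deg\overline{T^a}\le\deg\overline{T^a_*}. \tag{8}$$
The part $U$ of $T^a$ lying over $O_a$ is a nonempty open subset of $\overline{T^a}$, so its complement in $\overline{T^a}$ has dimension $<\delta_a$, and the image of this complement under $\lambda^{(a)}$ is not dense in $k^{\delta_a}$. So for general $b$ the fiber $\overline{T^a}\cap(\lambda^{(a)})^{-1}(b)$ lies in $U$. On $U$ the map $\rho$ is injective, because $\rho(\psi)\in O_a$ has a one-point fiber. So $\rho$ maps this fiber injectively into $\overline{T^a_*}\cap(\mu^{(a)})^{-1}(b)$. By (7) the fiber is nonempty for general $b$, so $\mu^{(a)}:\overline{T^a_*}\to k^{\delta_a}$ is dominant. Both sides have dimension $\delta_a$, as $\rho_{P_*}$ is finite on $T^a$. So for general $b$ the set $\overline{T^a_*}\cap(\mu^{(a)})^{-1}(b)$ is finite, and by (D2) it has at most $\deg\overline{T^a_*}$ points. Comparing with (7) gives (8).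

**Step 3: the sum of degrees.** By Claim B the $T^a_*$ are distinct components of $A_{P_*}$, which is open in $Z_{P_*}$. So the $\overline{T^a_*}$ are distinct irreducible components of $Z_{P_*}\subset\mathbb A^{s\dim P_*}$, which is cut out by polynomials of degree $\le d$. By (8) and (D2),
$$\sum_a\deg\overline{T^a}\le\sum_a\deg\overline{T^a_*}\le d^{\,s\dim P_*}\le d^{\,s\,m(s)}=:D .$$
The exponent no longer involves $N$.

**Step 4: conclusion.** We now carry out the span argument of Section 4. By (D1) the linear span of $\overline{T^a}$ in $\operatorname{Hom}(M,C)$ has dimension at most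
$$\delta_a+\deg\overline{T^a}\le(\delta_a+1)\deg\overline{T^a}\le(s^2-s+1)\deg\overline{T^a}.$$
Summing over $a$, $A_M$ lies in a linear subspace spanned by at most $e=(s^2-s+1)D$ maps $\theta_i$. Then $K=\bigcap_i\ker\theta_i\subset M$ has codimension at most $se$ in $M$. For $v\in K$ and $\psi\in A_M$ we have $\psi(v)=0$, so $v=v+\psi(v)\in\Gamma_\psi$. By (3), $K\subset\bigcap_{L\in\mathcal M_s}L$. Hence this intersection has codimension at most
$$s+se=s+s(s^2-s+1)\,d^{\,s\,m(s)}=C(s,d)$$
in $V$. This proves Theorem 1 and, with it, the conjecture. $\blacksquare$

## 9. Trees of variables: the lower bound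

The quintic of Section 1 has variables $x_i$ and $x_{ij}$, that is, variables indexed by the nonempty words of length at most $2$ in three letters. Its minimal subspaces $x_i=x_{ij}=0$ follow a word $ij$ and its prefix $i$. Theorem 2 uses words of length up to $r$, and a general form in place of the explicit $g$.

Let $d\ge r+3$ and $a=\lfloor(d-3)/r\rfloor+1$, so $a\ge2$. Put $d_0=a+(r-1)(a-1)=r(a-1)+1$. Since $r(a-1)\le d-3$, we have $d-d_0\ge2$.

**Step 1: the ideal.** We set up the forms that contain many codimension-$r$ subspaces. Take variables $x_u$ indexed by words $u$ of length $1,\dots,r$ in an alphabet of $a$ letters; there are $v=a+a^2+\dots+a^r$ of them. A *branch* is the set of the $r$ nonempty prefixes of a word of length $r$. (For $r=2$ the branches are $\{i,ij\}$.) Let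
$$I=\bigcap_{\text{branches }\beta}(x_u:u\in\beta).$$
A monomial lies in $(x_u:u\in\beta)$ exactly when its support meets $\beta$. So $I$ is the monomial ideal spanned by the monomials whose support meets every branch. Every $g\in I$ vanishes on the subspaces $\{x_u=0,\ u\in\beta\}$, of codimension $r$.

**Step 2: monomials in $I$ avoiding a given set.** We claim: *for any set $S$ of $r-1$ words there is a set $Q$ of words with $|Q|\le d_0$ that meets every branch and has $Q\cap S=\emptyset$.* For example, for $r=2$ and $S=\{1\}$ take $Q=\{2,\dots,a,11,\dots,1a\}$, with $2a-1=d_0$ elements.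

Start with $Q$ equal to the set of all words of length $1$. While some $u\in Q\cap S$ exists, replace $u$ by its $a$ one-letter extensions. This is possible if $u$ has length $<r$. If $u$ had length $r$, each of its $r-1$ proper nonempty prefixes would have been replaced earlier, hence would lie in $S$; together with $u$ this gives $r$ elements of $S$, a contradiction. The set $Q$ keeps meeting every branch: a branch containing $u$, with $u$ of length $<r$, contains a one-letter extension of $u$. A word enters $Q$ only when its prefix with one letter less is replaced (or at the start), so, by induction on length, each word enters and is replaced at most once. Replaced words lie in $S$, so there are at most $r-1$ replacements. Each adds at most $a-1$ elements, so $|Q|\le a+(r-1)(a-1)=d_0$.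

**Step 3: a general $g\in I_d$ vanishes on no subspace of codimension $r-1$.** Let $n=v-r+1$, and let $\mathbb G$ be the Grassmannian of subspaces $L\subset k^v$ of codimension $r-1$, so $\dim\mathbb G=(r-1)n$. Let $\operatorname{rk}(L)$ be the rank of the restriction map $I_d\to\operatorname{Sym}^dL^*$.

We first bound $\operatorname{rk}(L)$ from below for all $L$. For each $t$ the set $\{L:\operatorname{rk}(L)\le t\}$ is closed in $\mathbb G$, since these restriction maps form a map of vector bundles. It is stable under the diagonal torus, since the space $I_d$ is spanned by monomials. By Borel's fixed point theorem, if it is nonempty it contains a torus-fixed point. The coordinates have distinct characters, so such a point is a coordinate subspace $\{x_u=0,\ u\in S\}$ with $|S|=r-1$. Take $Q$ from Step 2. Multiplying $\prod_{u\in Q}x_u$ by the monomials of degree $d-|Q|\ge d-d_0\ge2$ in the $n$ variables outside $S$ gives monomials in $I_d$ that restrict to distinct nonzero monomials on this subspace, because $Q\cap S=\emptyset$. Their number is at least the number $\binom{n+1}2$ of monomials of degree $2$ in $n$ variables. So no fixed point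 has rank below $\binom{n+1}{2}$, and therefore
$$\operatorname{rk}(L)\ge\frac{n(n+1)}2\qquad\text{for all }L\in\mathbb G. \tag{9}$$

This exceeds $\dim\mathbb G$. Indeed $n(n+1)/2>(r-1)n$ is equivalent to $n+1>2(r-1)$, that is, to $v>3r-4$, and $v\ge2+4+\dots+2^r=2^{r+1}-2>3r-4$.

Now count dimensions. In $\{(g,L)\in I_d\times\mathbb G:g|_L=0\}$ the fiber over $L$ is a linear space of dimension $\dim I_d-\operatorname{rk}(L)$. So the $g\in I_d$ that vanish on some $L\in\mathbb G$ form a set of dimension at most
$$\max_L\big(\dim I_d-\operatorname{rk}(L)\big)+(r-1)n<\dim I_d .$$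

**Step 4: conclusion.** Let $g\in I_d$ be general; in particular $g\ne0$. By Step 3 the hypersurface $g=0$ contains no linear subspace of codimension $r-1$, hence none of codimension $\le r-1$. It contains the subspaces $\{x_u=0,\ u\in\beta\}$ of codimension $r$, for all branches $\beta$. So its minimal codimension is $r$. Every variable lies in some branch, so these subspaces already intersect in $0$. Hence the intersection in the conjecture is $0$, and it has codimension
$$v=a+a^2+\dots+a^r\ge a^r>\Big(\frac{d-3}r\Big)^r ,$$
because $a>(d-3)/r$. This proves Theorem 2. $\blacksquare$
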